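# Composition operators between unit balls: how much weight has to be added

## 1. Self-maps of the disc

Let $D=\{z\in\mathbb C:|z|<1\}$, let $dA$ be area measure on $D$ normalized so that $A(D)=1$, and let $0<p<\infty$. For $\alpha>-1$ the weighted Bergman space $A^p_\alpha(D)$ consists of the holomorphic $f$ on $D$ with
$$\|f\|_{A^p_\alpha}^p=\int_D|f(z)|^p(1-|z|^2)^\alpha\,dA(z)<\infty .$$
The Hardy space is $H^p(D)=A^p_{-1}(D)$, with $\|f\|_{H^p}^p=\sup_{r<1}\frac1{2\pi}\int_0^{2\pi}|f(re^{i\theta})|^pd\theta$. A larger $\alpha$ means a larger space, since the weight forgives more growth at the boundary. For a holomorphic $\varphi:D\to D$ put $C_\varphi f=f\circ\varphi$. Bounded means $\|C_\varphi f\|\le C\|f\|$ for all $f$ (for $p<1$ these are quasi-norms), and $\|C_\varphi\|$ is the least such $C$.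

**Proposition 1.** Let $\alpha>-1$. If $\beta>\alpha$, then $C_\varphi:A^p_\alpha(D)\to A^p_\beta(D)$ is bounded for every holomorphic $\varphi:D\to D$. If $-1\le\beta<\alpha$, then $\varphi(z)=z$ does not give a bounded operator from $A_\alpha^p(D)$ to $A^p_\beta(D)$.

The endpoint $\beta=\alpha$ is also fine; it is contained in Theorem 2.1, recalled in Section 2. We give a proof that misses the endpoint because its three steps carry over to balls.

**Step 1: bound $|f(w)|^p$ by an integral with an explicit kernel.** Let $\gamma_w(a)=\frac{w-a}{1-\bar wa}$, the automorphism of $D$ that interchanges $0$ and $w$ and is its own inverse. The function $|f\circ\gamma_w|^p$ is subharmonic, so its value $|f(w)|^p$ at $0$ is at most its mean on each circle about $0$. Integrating over radii with the weight,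
$$|f(w)|^p\le(\alpha+1)\int_D|f(\gamma_w(a))|^p(1-|a|^2)^\alpha dA(a).$$
Substitute $a\mapsto\gamma_w(a)$. Since $|\gamma_w'(a)|^2=\big(\frac{1-|w|^2}{|1-\bar wa|^2}\big)^2$ and $1-|\gamma_w(a)|^2=\frac{(1-|w|^2)(1-|a|^2)}{|1-\bar wa|^2}$, we get, with $q=2+\alpha$,
$$|f(w)|^p\le(\alpha+1)\int_D|f(a)|^p\Big(\frac{1-|w|^2}{|1-\bar aw|^2}\Big)^{q}(1-|a|^2)^\alpha dA(a).$$

**Step 2: replace the kernel by a positive harmonic function.** Put $w=\varphi(z)$ and $b(z)=\bar a\varphi(z)$. Then $|b(z)|\le|\varphi(z)|<1$, so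
$$\frac{1-|\varphi(z)|^2}{|1-\bar a\varphi(z)|^2}\le\frac{1-|b(z)|^2}{|1-b(z)|^2}=\operatorname{Re}\frac{1+b(z)}{1-b(z)}=:u_a(z)>0 .$$
Here $u_a$ is harmonic in $z$, and $u_a(0)\le\frac{1+|b(0)|}{1-|b(0)|}\le\Lambda:=\frac{1+|\varphi(0)|}{1-|\varphi(0)|}$.

**Step 3: estimate how fast the $q$-th mean of a positive harmonic function grows.** Let $u>0$ be harmonic on $D$. Harnack's inequality gives $u(re^{i\theta})\le\frac{1+r}{1-r}u(0)\le\frac{4}{1-r^2}u(0)$, and the mean of $u$ over $|z|=r$ is $u(0)$. Hence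
$$\frac1{2\pi}\int_0^{2\pi}u(re^{i\theta})^q\,d\theta\le\Big(\frac{4u(0)}{1-r^2}\Big)^{q-1}u(0)=4^{q-1}u(0)^q(1-r^2)^{-(q-1)} .$$
Integrating against $(1-r^2)^\beta\,2r\,dr$ gives $\int_Du^q(1-|z|^2)^\beta dA\le K\,u(0)^q$ with $K<\infty$ as soon as $\beta-(q-1)>-1$, that is, $\beta>\alpha$. By Step 1 with $w=\varphi(z)$, Tonelli's theorem and Step 2, $\|f\circ\varphi\|^p_{A^p_\beta}\le(\alpha+1)K\Lambda^q\|f\|^p_{A^p_\alpha}$.

**Step 4: test the identity map on monomials.** With $t=kp/2$ and $\beta>-1$,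
$$\|z^k\|^p_{A^p_\beta}=\int_0^1x^{t}(1-x)^\beta dx=\frac{\Gamma(t+1)\Gamma(\beta+1)}{\Gamma(t+\beta+2)}\sim\Gamma(\beta+1)\,t^{-(\beta+1)}\qquad(k\to\infty).$$
So $\|z^k\|^p_{A^p_\beta}/\|z^k\|^p_{A^p_\alpha}$ is of size $t^{\alpha-\beta}$, which is unbounded if $-1<\beta<\alpha$. For $\beta=-1$ the numerator is $1$ and the ratio is of size $t^{\alpha+1}$. This proves Proposition 1.

So on the disc no weight has to be added, and none can be removed. What changes when the disc is replaced by a ball?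

## 2. Balls, and the weight $\alpha+n-1$

Let $B^n=\{z\in\mathbb C^n:|z|<1\}$, $S=\partial B^n$, and let $dV$ and $d\sigma$ be the volume and surface measures, normalized to total mass $1$. In polar coordinates, with $x=r^2$,
$$\int_{B^n}F\,dV=2n\int_0^1r^{2n-1}\int_SF(r\zeta)\,d\sigma(\zeta)\,dr=n\int_0^1x^{n-1}\int_SF(\sqrt x\,\zeta)\,d\sigma(\zeta)\,dx .$$

**Definition (spaces).** For $\alpha>-1$, $A^p_\alpha(B^n)$ is the space of holomorphic $f$ on $B^n$ with $\|f\|^p_{A^p_\alpha}=\int_{B^n}|f|^p(1-|z|^2)^\alpha dV<\infty$. The Hardy space $H^p(B^n)=A^p_{-1}(B^n)$ has $\|f\|^p_{H^p}=\sup_{0<r<1}\int_S|f(r\zeta)|^pd\sigma(\zeta)$. Thus $A^p_\beta(B^n)$ is defined for all $\beta\ge-1$.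

If $-1\le\beta_1<\beta_2$, then $A^p_{\beta_1}(B^n)\subset A^p_{\beta_2}(B^n)$ with a continuous inclusion. For $\beta_1>-1$ this holds because $(1-|z|^2)^{\beta_2}\le(1-|z|^2)^{\beta_1}$. For $\beta_1=-1$ integrate the spherical means in polar coordinates.

For a holomorphic $\varphi:B^m\to B^n$ put $C_\varphi f=f\circ\varphi$. When $n\ge2$, $C_\varphi$ need not map $A^p_\alpha(B^n)$ into itself; Section 3 verifies an example. The following is known.

**Theorem 2.1 (recalled).** Let $m,n\geq 1$ and $\alpha\ge-1$. For every holomorphic $\varphi:B^m\to B^n$, $C_\varphi$ maps $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1}(B^m)$, and $\|C_\varphi\|\le C\big(\frac{1+|\varphi(0)|}{1-|\varphi(0)|}\big)^{(n+\alpha+1)/p}$ with $C$ independent of $\varphi$.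

The number is $\alpha+n-1$: moving from the disc to $B^n$ costs $n-1$ in the weight. The problem, posed in "A Note On Composition Operators In Several Variables" (https://123deta.com/document/y80gjwwq-note-composition-operators-variables-analytic-function-spaces-operators.html), is whether that cost is necessary when $m=n\ge2$. Is there a single holomorphic $\varphi:B^n\to B^n$ such that $C_\varphi$ does not map $A^p_\alpha(B^n)$ boundedly into $A^p_{\alpha+n-1-\epsilon}(B^n)$ for any $\epsilon>0$ with $\alpha+n-1-\epsilon\ge-1$?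

## 3. The map $(2z_1z_2,0)$ by hand

Take $m=n=2$ and $\varphi(z)=(g(z),0)$ with $g(z)=2z_1z_2$. Since $2|z_1z_2|\le|z|^2$, this maps $B^2$ to $B^2$. Points of $S\subset\mathbb C^2$ can be written $\zeta=(\sqrt\tau\,e^{i\theta_1},\sqrt{1-\tau}\,e^{i\theta_2})$ with $0\le\tau\le1$, and in these coordinates $d\sigma=d\tau\,d\theta_1d\theta_2/(4\pi^2)$. So for $t=kp/2$
$$\int_S|\zeta_1|^{kp}d\sigma=\int_0^1\tau^td\tau=\frac1{t+1},$$
$$\int_S|g|^{kp}d\sigma=\int_0^1\big(4\tau(1-\tau)\big)^td\tau=\int_0^1(1-y^2)^t\,dy ,$$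
by $y=2\tau-1$ and symmetry. For $t\ge2$ the last integral satisfies
$$\frac14t^{-1/2}\le\int_0^1(1-y^2)^tdy\le\int_0^\infty e^{-ty^2}dy=\frac{\sqrt\pi}2t^{-1/2}.\tag{1}$$
The lower bound keeps only $0\le y\le t^{-1/2}$ and uses $(1-\frac1t)^t\ge\frac14$.

With $f_k(w)=w_1^k$, the ratio $\|f_k\circ\varphi\|^p_{H^p}/\|f_k\|_{H^p}^p$ is at least $\frac14(t+1)t^{-1/2}\to\infty$. So $C_\varphi$ is unbounded on $H^p(B^2)$.

How much weight do these monomials demand? For $\beta>-1$ homogeneity gives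
$$\|g^k\|^p_{A^p_\beta}=2\int_0^1x^{1+2t}(1-x)^\beta dx\cdot\int_0^1(1-y^2)^tdy ,$$
which is of size $t^{-(\beta+1)}t^{-1/2}$. Divided by $\|f_k\|^p_{H^p}=\frac1{t+1}$ it is of size $t^{-1/2-\beta}$. So the monomials exclude $\beta<-\frac12$, while Theorem 2.1 with $n=2$, $\alpha=-1$ offers $\beta=0$. The tested functions leave a gap of $\frac12$. One may ask whether a worse $\varphi$ fills it or whether Theorem 2.1 is wasteful.

## 4. A smaller weight for every map

Theorem 2.1 is wasteful. Put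
$$q=n+1+\alpha\ge1,\qquad s=s_m(q)=\frac{-m+\sqrt{m^2+4q(q-1)}}2\ge0,$$
so that $s(s+m)=q(q-1)$. Let $c_\alpha^{-1}=\int_{B^n}(1-|a|^2)^\alpha dV(a)$ for $\alpha>-1$, and $c_{-1}=1$. Throughout, $m,n\ge1$, $\alpha\ge-1$, $0<p<\infty$.

**Theorem A.** If $\beta>s-1$, i.e. $\beta>-1$ and $(\beta+1)(\beta+1+m)>(n+\alpha)(n+\alpha+1)$, then for every holomorphic $\varphi:B^m\to B^n$ the operator $C_\varphi:A^p_\alpha(B^n)\to A^p_\beta(B^m)$ is bounded, and
$$\|C_\varphi\|\le(c_\alpha M)^{1/p}\Big(\frac{1+|\varphi(0)|}{1-|\varphi(0)|}\Big)^{\frac{n+\alpha+1}p},\qquad M=\frac{\Gamma(m)\Gamma(m+2s)}{\Gamma(m+s)^2}\,m\int_0^1x^{m-1}(1-x)^{\beta-s}dx<\infty .$$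

The two forms of the hypothesis agree: $y\mapsto y(y+m)$ is strictly increasing on $[0,\infty)$, and $s(s+m)=q(q-1)=(n+\alpha+1)(n+\alpha)$.

**Corollary B.** Let $m=n\ge2$ and
$$\epsilon^*=\alpha+n-s_n(q)=\alpha+\tfrac{3n}2-\sqrt{(\alpha+n+\tfrac12)^2+\tfrac{n^2-1}4}.$$
Then $\epsilon^*>\frac{(n-1)(\alpha+n)}{2\alpha+3n}>0$. For every $0<\epsilon<\epsilon^*$ we have $\alpha+n-1-\epsilon>-1$, and every $C_\varphi$ is bounded from $A^p_\alpha(B^n)$ to $A^p_{\alpha+n-1-\epsilon}(B^n)$.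

The number $\epsilon^*$ depends only on $n$ and $\alpha$. So for all $n\ge2$, $\alpha\ge-1$, $0<p<\infty$ no $\varphi$ has the property asked for: the answer is no, and the target space in Theorem 2.1 with $m=n$ is never sharp.

**Corollary C.** If $m\ge2$ and $n+\alpha>0$, then for every holomorphic $\varphi:B^m\to B^n$ the operator $C_\varphi:A^p_\alpha(B^n)\to A^p_{\alpha+n-1}(B^m)$ is compact (bounded sequences are mapped to sequences having norm-convergent subsequences).

**Theorem D.** Let $\varphi(z)=(m^{m/2}z_1z_2\cdots z_m,0,\dots,0):B^m\to B^n$. If $\beta\ge-1$ and $\beta<\alpha+n-1-\frac{m-1}2$, then $C_\varphi$ does not map $A^p_\alpha(B^n)$ boundedly into $A^p_\beta(B^m)$.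

Consequently, for $m=n\ge2$, let $\beta^*$ be the infimum of the $\beta\ge-1$ for which all $C_\varphi:A^p_\alpha(B^n)\to A^p_\beta(B^n)$ are bounded. Then
$$\alpha+\frac{n-1}2\le\beta^*\le\alpha+n-1-\epsilon^*\le\alpha+\frac{n-1}2+\frac{n^2-1}{8\alpha+8n+4},\tag{2}$$
so the optimal gain $\alpha+n-1-\beta^*$ tends to exactly $\frac{n-1}2$ as $\alpha\to\infty$. We do not determine $\beta^*$ exactly.

In the case of Section 3 ($n=m=2$, $\alpha=-1$) we have $q=2$ and $s(s+2)=2$. Hence $s=\sqrt3-1$, $\epsilon^*=2-\sqrt3\approx0.268$, and $-\frac12\le\beta^*\le\sqrt3-2\approx-0.268$. When $m=1$, $s(s+1)=q(q-1)$ gives $s=q-1=\alpha+n$, and the threshold is $\alpha+n-1$ with no gain. By Theorem D with $m=1$, none is possible.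

## 5. Reduction to positive pluriharmonic functions

**Definition (pluriharmonic).** A real function on $B^m$ is pluriharmonic if it is the real part of a holomorphic function.

Such a $u$ is harmonic on every complex line and satisfies $\partial_j\bar\partial_ku=0$ for all $j,k$. An example is $\operatorname{Re}\frac{1+z_1}{1-z_1}$. By contrast, $|z_1|^2-|z_2|^2$ is harmonic on $\mathbb C^2$ but not pluriharmonic, since $\partial_1\bar\partial_1$ of it is $1$.

We also need the automorphisms of the ball (Rudin, *Function Theory in the Unit Ball of $\mathbb C^n$*, §2.2). For $w\in B^n$ there is an automorphism $\gamma_w$ of $B^n$ with $\gamma_w\circ\gamma_w=\mathrm{id}$ that interchanges $0$ and $w$ and extends continuously to the closed ball. It satisfies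
$$1-|\gamma_w(a)|^2=\frac{(1-|w|^2)(1-|a|^2)}{|1-\langle a,w\rangle|^2},\qquad\text{real Jacobian at }a:\ \Big(\frac{1-|w|^2}{|1-\langle a,w\rangle|^2}\Big)^{n+1}.\tag{3}$$
For $n=1$ this is the $\gamma_w$ of Section 1.

**Lemma 2.** Let $\beta>-1$, and let $K<\infty$ be such that
$$\int_{B^m}u^q(1-|z|^2)^\beta\,dV\le K\,u(0)^q\tag{4}$$
for every positive pluriharmonic $u$ on $B^m$. Then for every holomorphic $\varphi:B^m\to B^n$ the operator $C_\varphi:A^p_\alpha(B^n)\to A^p_\beta(B^m)$ is bounded with $\|C_\varphi\|\le(c_\alpha K)^{1/p}\Lambda^{q/p}$, where $\Lambda=\frac{1+|\varphi(0)|}{1-|\varphi(0)|}$.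

**Step 1: dominate the kernel.** For $\xi\in\overline{B^n}$ let $b_\xi(z)=\langle\varphi(z),\xi\rangle$, a holomorphic function with $|b_\xi(z)|\le|\varphi(z)|<1$. As in the disc,
$$\frac{1-|\varphi(z)|^2}{|1-\langle\varphi(z),\xi\rangle|^2}\le\frac{1-|b_\xi(z)|^2}{|1-b_\xi(z)|^2}=\operatorname{Re}\frac{1+b_\xi(z)}{1-b_\xi(z)}=:u_\xi(z)>0,$$
and $u_\xi(0)\le\frac{1+|b_\xi(0)|}{1-|b_\xi(0)|}\le\Lambda$. Since $u_\xi$ is pluriharmonic, (4) gives
$$\int_{B^m}\Big(\frac{1-|\varphi(z)|^2}{|1-\langle\varphi(z),\xi\rangle|^2}\Big)^q(1-|z|^2)^\beta dV(z)\le K\Lambda^q\qquad(\xi\in\overline{B^n}).\tag{5}$$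

**Step 2: prove the lemma for $\alpha>-1$.** Let $f\in A^p_\alpha(B^n)$ and $w\in B^n$. Since $|f\circ\gamma_w|^p$ is subharmonic, $|f(w)|^p\le\int_S|f(\gamma_w(r\zeta))|^pd\sigma(\zeta)$ for $0<r<1$. Multiply by $2nr^{2n-1}(1-r^2)^\alpha$ and integrate in $r$:
$$|f(w)|^p\le c_\alpha\int_{B^n}|f(\gamma_w(a))|^p(1-|a|^2)^\alpha dV(a).$$
Substituting $a\mapsto\gamma_w(a)$ and using (3), the powers of $\frac{1-|w|^2}{|1-\langle a,w\rangle|^2}$ add up to $\alpha+n+1=q$:
$$|f(w)|^p\le c_\alpha\int_{B^n}|f(a)|^p\Big(\frac{1-|w|^2}{|1-\langle w,a\rangle|^2}\Big)^q(1-|a|^2)^\alpha dV(a).$$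
Put $w=\varphi(z)$, integrate against $(1-|z|^2)^\beta dV(z)$, exchange the integrals by Tonelli, and apply (5) with $\xi=a$. The result is $\|f\circ\varphi\|^p_{A^p_\beta}\le c_\alpha K\Lambda^q\|f\|^p_{A^p_\alpha}$.

**Step 3: prove the lemma for $\alpha=-1$, where $q=n$.** Let $f\in H^p(B^n)$, $0<\rho<1$ and $f_\rho(w)=f(\rho w)$. Now $|f_\rho\circ\gamma_w|^p$ is continuous on $\overline{B^n}$ and subharmonic inside. So its value at $0$ is at most its mean over $S$, by letting $r\to1$ in the sub-mean value inequality. The change of variables formula for the Poisson–Szegő kernel (Rudin, §3.3) gives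
$$|f_\rho(w)|^p\le\int_S|f_\rho\circ\gamma_w|^pd\sigma=\int_S\Big(\frac{1-|w|^2}{|1-\langle w,\xi\rangle|^2}\Big)^n|f_\rho(\xi)|^pd\sigma(\xi).$$
Put $w=\varphi(z)$, integrate, and use Tonelli and (5): $\|f_\rho\circ\varphi\|^p_{A^p_\beta}\le K\Lambda^n\int_S|f_\rho|^pd\sigma\le K\Lambda^n\|f\|^p_{H^p}$. As $\rho\to1$, $f_\rho\circ\varphi\to f\circ\varphi$ pointwise, and Fatou's lemma finishes the proof. $\square$

So everything rests on (4), that is, on the growth of $\int_Su(r\zeta)^qd\sigma$ for positive pluriharmonic $u$ on $B^m$. If this is at most $Cu(0)^q(1-r^2)^{-\kappa}$ with $C$ independent of $u$, then (4) holds for $\beta>\kappa-1$, provided $\beta>-1$.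

## 6. Harnack on slices, and what it does not see

The sensible first attempt is to copy Step 3 of Section 1. On each slice $\lambda\mapsto u(\lambda\zeta)$, $\zeta\in S$, Harnack gives $u(r\zeta)\le\frac{4}{1-r^2}u(0)$, and $\int_Su(r\zeta)d\sigma=u(0)$. Hence
$$\int_Su(r\zeta)^qd\sigma\le4^{q-1}u(0)^q(1-r^2)^{-(q-1)}.\tag{6}$$
With Lemma 2 this yields boundedness for $\beta>q-2=\alpha+n-1$ whenever $q>1$: Theorem 2.1 except for its endpoint, whatever $m$ is. To gain anything, the exponent $q-1$ in (6) has to be lowered.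

For $m=1$ and $q>1$ it cannot be. If $u(z)=\operatorname{Re}\frac{1+z}{1-z}=\frac{1-|z|^2}{|1-z|^2}$ and $|\theta|\le1-r$, then $|1-re^{i\theta}|\le(1-r)+|\theta|\le2(1-r)$, so $u(re^{i\theta})\ge\frac1{4(1-r)}$. On an arc of normalized length $\frac{1-r}\pi$ the function has the maximal size that Harnack permits, up to a factor, and the $q$-th mean is at least $\frac{1-r}{\pi}(4(1-r))^{-q}$.

For $m\ge2$, (6) treats the slices as if they were independent, and they are not. If $u(r\zeta)=\frac{1+r}{1-r}u(0)$ at one point with $0<r<1$, the Herglotz measure of the slice must be a point mass. So $h(\lambda\zeta)=u(0)\frac{1+\lambda}{1-\lambda}+i\operatorname{Im}h(0)$, where $u=\operatorname{Re}h$, and $\sum_j\zeta_j\partial_jh(0)=2u(0)$. If every slice were extremal up to a rotation, the linear form $\zeta\mapsto\sum_j\zeta_j\partial_jh(0)$ would have modulus $2u(0)>0$ on all of $S$. But a linear form on $\mathbb C^m$, $m\ge2$, vanishes at some point of $S$. This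 does not yet lower the exponent, but it locates the loss: (6) never uses derivatives of $h$ transverse to the slices.

The example of Section 3 shows the size of the loss for $m=2$, $q=2$. With $g=2z_1z_2$,
$$u=\operatorname{Re}\frac{1+g}{1-g}=1+\sum_{k\ge1}(g^k+\bar g^k),\qquad\int_Su(r\zeta)^2d\sigma=1+2\sum_{k\ge1}r^{4k}\int_S|g|^{2k}d\sigma ,$$
because polynomials of different degrees are orthogonal and $\int_Sg^{2k}d\sigma=0$. By (1) with $p=2$, so $t=k$, the coefficients are comparable to $k^{-1/2}$ and the mean grows like $(1-r)^{-1/2}$. Harnack allows $(1-r)^{-1}$. Proposition 4 below gives $(1-r)^{-(\sqrt3-1)}$ for every $u$.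

What gets past (6) is a change of order. Instead of bounding $u$ pointwise and then averaging, we find a differential inequality for $u^q$ that holds at every point and includes the transverse derivatives, and we average the inequality. Averaged over the sphere it becomes an ordinary differential inequality, and the dimension $m$ sits in its coefficients.

## 7. A differential inequality from the Schwarz–Pick lemma

For smooth functions on $B^m$ put $R=\sum_jz_j\partial_j$, $\bar R=\sum_k\bar z_k\bar\partial_k$ and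
$$\tilde\Delta=(1-|z|^2)\sum_{j,k}(\delta_{jk}-z_j\bar z_k)\partial_j\bar\partial_k=(1-|z|^2)\Big(\sum_j\partial_j\bar\partial_j-R\bar R\Big).$$
The two forms agree since $R(\bar z_k\bar\partial_kf)=\bar z_k\sum_jz_j\partial_j\bar\partial_kf$. For $m=1$ this is $(1-|z|^2)^2\partial\bar\partial$. If $V$ is unitary, then $\tilde\Delta(f\circ V)=(\tilde\Delta f)\circ V$: the operator $\sum\partial_j\bar\partial_j$ is a quarter of the Euclidean Laplacian, $R$ and $\bar R$ differentiate along $\lambda\mapsto\lambda z$ and commute with linear maps, and $|Vz|=|z|$.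

**Lemma 3.** Let $h$ be holomorphic on $B^m$ with $u=\operatorname{Re}h>0$, and let $\nabla h=(\partial_1h,\dots,\partial_mh)$. Then
$$(1-|z|^2)\big(|\nabla h(z)|^2-|Rh(z)|^2\big)\le4u(z)^2,\tag{7}$$
and for $q\ge1$ the function $v=u^q$ satisfies
$$\tilde\Delta v\le q(q-1)\,v .\tag{8}$$

**Step 1: prove (7) at the origin.** For a holomorphic $k:D\to\{\operatorname{Re}>0\}$, the function $\frac{k-k(0)}{k+\overline{k(0)}}$ maps $D$ to $D$, vanishes at $0$ and has derivative $\frac{k'(0)}{2\operatorname{Re}k(0)}$ there. So $|k'(0)|\le2\operatorname{Re}k(0)$ by Schwarz. Apply this to $k(\lambda)=h(\lambda\xi)$ with $|\xi|=1$: $|\sum_j\xi_j\partial_jh(0)|\le2u(0)$. If $\nabla h(0)\ne0$, the choice $\xi=\overline{\nabla h(0)}/|\nabla h(0)|$ gives $|\nabla h(0)|\le2u(0)$. If $\nabla h(0)=0$ there is nothing to prove.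

**Step 2: move the inequality to a general point.** Both sides of (7) are unchanged when $h$ is replaced by $h\circ V$ and $z$ by $V^{-1}z$ with $V$ unitary, so we may take $z=(t,0,\dots,0)$ with $0\le t<1$. Write $w=(w_1,w')$ and let
$$\gamma(w)=\frac{\big(t-w_1,\,-\sqrt{1-t^2}\,w'\big)}{1-tw_1}.$$
Then $|1-tw_1|^2-|t-w_1|^2-(1-t^2)|w'|^2=(1-t^2)(1-|w|^2)>0$, so $\gamma$ maps $B^m$ into $B^m$. Also $\gamma(0)=z$, and differentiation at $0$ gives
$$\partial_1(h\circ\gamma)(0)=-(1-t^2)\partial_1h(z),\qquad\partial_j(h\circ\gamma)(0)=-\sqrt{1-t^2}\,\partial_jh(z)\quad(j\ge2).$$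
Since $Rh(z)=t\,\partial_1h(z)$,
$$|\nabla(h\circ\gamma)(0)|^2=(1-t^2)\big[(1-t^2)|\partial_1h|^2+\textstyle\sum_{j\ge2}|\partial_jh|^2\big]=(1-t^2)\big(|\nabla h(z)|^2-|Rh(z)|^2\big).$$
(This identity is in Zhu, *Spaces of Holomorphic Functions in the Unit Ball*, Lemma 2.13.) Step 1 for $h\circ\gamma$, whose real part is positive and equals $u(z)$ at $0$, is exactly (7).

**Step 3: turn (7) into (8).** Since $u>0$, $v=u^q$ is smooth. We have $\partial_ju=\frac12\partial_jh$, $\bar\partial_ku=\frac12\overline{\partial_kh}$ and $\partial_j\bar\partial_ku=0$, so $\partial_j\bar\partial_kv=\frac{q(q-1)}4u^{q-2}\,\partial_jh\,\overline{\partial_kh}$. Since $\sum_{j,k}z_j\bar z_k\partial_jh\overline{\partial_kh}=|Rh|^2$,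
$$\tilde\Delta v=\frac{q(q-1)}4u^{q-2}(1-|z|^2)\big(|\nabla h|^2-|Rh|^2\big)\le q(q-1)u^q .\qquad\square$$

For $m=1$ and $h=\frac{1+z}{1-z}$ we have $(1-|z|^2)^2|h'|^2=\frac{4(1-|z|^2)^2}{|1-z|^4}=4u^2$, so (7) and (8) are equalities. On $B^m$ with $h=\frac{1+z_1}{1-z_1}$ the left side of (7) is $\frac{4(1-|z|^2)(1-|z_1|^2)}{|1-z_1|^4}$ and the right side is $\frac{4(1-|z_1|^2)^2}{|1-z_1|^4}$, so the inequality is strict off the line $z'=0$.

## 8. Averaging over the sphere and a hypergeometric comparison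

**Proposition 4.** Let $h$ be holomorphic on $B^m$ with $u=\operatorname{Re}h>0$, let $q\ge1$ and $s=s_m(q)$. For $0\le r<1$,
$$\int_Su(r\zeta)^qd\sigma(\zeta)\le u(0)^q(1-r^2)^{-s}F(-s,-s;m;r^2)\le u(0)^q\frac{\Gamma(m)\Gamma(m+2s)}{\Gamma(m+s)^2}(1-r^2)^{-s},$$
where $F$ is the Gauss hypergeometric function.

**Step 1: average (8) to get an inequality in one real variable.** Let $v=u^q$ and average over the unitary group $U(m)$ with Haar measure:
$$v^\sharp(z)=\int_{U(m)}v(Vz)\,dV=\int_Sv(|z|\zeta)\,d\sigma(\zeta)=:\Phi(|z|^2).$$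
The function $v^\sharp$ is smooth, by differentiation under the integral over a compact group. Since $\tilde\Delta$ commutes with each $V$, (8) gives $\tilde\Delta v^\sharp\le q(q-1)v^\sharp$. The profile $\Phi$ is smooth on $(0,1)$, continuous on $[0,1)$, positive, and $\Phi(0)=u(0)^q$. Also $\Phi'$ is bounded near $0$: $G(r)=v^\sharp(re_1)=\Phi(r^2)$ is smooth and even on $(-1,1)$, so $G'(0)=0$, $|G'(r)|\le Cr$ for $0<r\le\frac12$, and $\Phi'(r^2)=G'(r)/(2r)$.

With $x=|z|^2$ we have $\bar\partial_k\Phi=\Phi'z_k$ and $\partial_j\bar\partial_k\Phi=\Phi'\delta_{jk}+\Phi''\bar z_jz_k$. Contracting with $\delta_{jk}-z_j\bar z_k$ gives $m\Phi'+x\Phi''-x\Phi'-x^2\Phi''$. Thus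
$$(1-x)\big[x(1-x)\Phi''+(m-x)\Phi'\big]\le q(q-1)\Phi\qquad(0<x<1).\tag{9}$$

**Step 2: put (9) in divergence form, to prepare a Wronskian argument.** Let $P(x)=x^m(1-x)^{-(m-1)}$. Then $\frac{P'}P=\frac mx+\frac{m-1}{1-x}=\frac{m-x}{x(1-x)}$. Multiplying (9) by $\frac{P}{x(1-x)^2}$ gives
$$(P\Phi')'\le\frac{q(q-1)P}{x(1-x)^2}\,\Phi .\tag{10}$$

**Step 3: find the function that satisfies (9) with equality.** Try a pure power. The left side of (9) applied to $(1-x)^{-t}$ is $[x\,t(t+1)+(m-x)t](1-x)^{-t}=t(m+tx)(1-x)^{-t}$. At $x=1$ the factor is $t(t+m)$, and matching it with $q(q-1)$ gives $t=s$. This is where the exponent comes from, and where $m$ enters. The pure power itself cannot be the comparison function when $s>0$. We need the left side to be at least $q(q-1)\psi$, but $s(m+sx)<s(m+s)=q(q-1)$ for $x<1$. So insert a correction: $\psi=(1-x)^{-s}y$. From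
$$\psi'=(1-x)^{-s}\Big[y'+\frac s{1-x}y\Big],\qquad\psi''=(1-x)^{-s}\Big[y''+\frac{2s}{1-x}y'+\frac{s(s+1)}{(1-x)^2}y\Big]$$
we obtain
$$x(1-x)\psi''+(m-x)\psi'=(1-x)^{-s}\Big\{x(1-x)y''+[m+(2s-1)x]y'+\frac{s(m+sx)}{1-x}y\Big\}.\tag{11}$$
We want this to equal $\frac{s(s+m)}{1-x}(1-x)^{-s}y$. Since $s(s+m)-s(m+sx)=s^2(1-x)$, the requirement is
$$x(1-x)y''+[m+(2s-1)x]y'=s^2y .\tag{12}$$

**Step 4: solve (12) by a series with nonnegative coefficients.** Insert $y=\sum_ka_kx^k$ with $a_0=1$. The coefficient of $x^k$ gives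
$$(k+1)(k+m)\,a_{k+1}=\big[k(k-1)-(2s-1)k+s^2\big]a_k=(k-s)^2a_k ,$$
so $a_k=\frac{((-s)_k)^2}{(m)_k\,k!}\ge0$ and $y=F(-s,-s;m;x)$, convergent for $|x|<1$. Hence $y$ is nondecreasing on $[0,1)$ and $y\ge1$. By Gauss's theorem, applicable because $m+2s>0$, its limit at $1$ is $y(1)=\frac{\Gamma(m)\Gamma(m+2s)}{\Gamma(m+s)^2}$. By (11) and (12), $\psi=(1-x)^{-s}y$ satisfies (9), and therefore (10), with equality. Also $\psi>0$ and $\psi(0)=1$.

**Step 5: compare.** We show that $\Phi/\psi$ is nonincreasing. Let $W=P(\Phi'\psi-\Phi\psi')$ on $(0,1)$. As $x\to0^+$, $P\to0$ and the bracket stays bounded, so $W(0^+)=0$. The terms $P\Phi'\psi'$ cancel in the derivative, and by (10) for $\Phi$ and its equality version for $\psi$,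
$$W'=(P\Phi')'\psi-\Phi(P\psi')'\le\frac{q(q-1)P}{x(1-x)^2}(\Phi\psi-\Phi\psi)=0 ,$$
where $\psi>0$ was used. So $W\le0$, that is, $(\Phi/\psi)'=\frac{W}{P\psi^2}\le0$, and $\Phi(x)\le\frac{\Phi(0)}{\psi(0)}\psi(x)=u(0)^q\psi(x)$. With $x=r^2$ this is the first inequality; $y\le y(1)$ gives the second. $\square$

For $m=1$ the first inequality is an equality for the Poisson kernel $u=\operatorname{Re}\frac{1+z}{1-z}$. Expanding $(1-z)^{-q}$, the mean of $u^q$ is $(1-r^2)^q\sum_k\big(\frac{(q)_k}{k!}\big)^2r^{2k}=(1-r^2)^qF(q,q;1;r^2)$. By Euler's transformation this equals $(1-r^2)^{1-q}F(1-q,1-q;1;r^2)$, and $s=q-1$.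

**Corollary 5.** If $\beta>s-1$, then $\int_{B^m}u^q(1-|z|^2)^\beta dV\le M\,u(0)^q$ for every positive pluriharmonic $u$ on $B^m$, with $M$ as in Theorem A.

Indeed, in polar coordinates the integral is $m\int_0^1x^{m-1}\Phi(x)(1-x)^\beta dx$. Insert the second bound of Proposition 4. The remaining integral converges because $\beta-s>-1$.

## 9. Proofs of Theorem A and Corollaries B and C

**Proof of Theorem A.** If $\beta>s-1$, then $\beta>-1$ because $s\ge0$, and (4) holds with $K=M$ by Corollary 5. Lemma 2 gives boundedness and $\|C_\varphi\|\le(c_\alpha M)^{1/p}\Lambda^{q/p}$ with $q=n+\alpha+1$. $\square$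

**Proof of Corollary B.** We must show that $s<\alpha+n$, with a quantitative gap. Put $\kappa=\alpha+n=q-1$, which is positive since $n\ge2$. Then $s(s+n)=\kappa(\kappa+1)$, and
$$(\kappa-s)(\kappa+s+n)=\kappa(\kappa+n)-s(s+n)=\kappa(\kappa+n)-\kappa(\kappa+1)=\kappa(n-1)>0 .$$
Hence $s<\kappa$, and
$$\epsilon^*=\kappa-s=\frac{\kappa(n-1)}{\kappa+s+n}>\frac{\kappa(n-1)}{2\kappa+n}=\frac{(n-1)(\alpha+n)}{2\alpha+3n}>0 .$$
The closed formula for $\epsilon^*$ follows from $n^2+4q(q-1)=4(q-\frac12)^2+n^2-1$ and $q-\frac12=\alpha+n+\frac12$. If $0<\epsilon<\epsilon^*$ and $\beta=\alpha+n-1-\epsilon$, then $\beta+1=\kappa-\epsilon>s\ge0$. So $\beta>-1$, and Theorem A applies to every $\varphi$. $\square$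

**Proof of Corollary C.** The plan is to land in a smaller space and use that its inclusion is compact. Put $\kappa=n+\alpha>0$. Since $m\ge2$, $\kappa(\kappa+m)>\kappa(\kappa+1)=s(s+m)$, so $s<\kappa$. Let $\beta'=\alpha+n-1=\kappa-1$ and choose $\beta$ with $s-1<\beta<\beta'$. By Theorem A, $C_\varphi:A^p_\alpha(B^n)\to A^p_\beta(B^m)$ is bounded, so it suffices that the inclusion $A^p_\beta(B^m)\subset A^p_{\beta'}(B^m)$ is compact.

Let $(f_k)$ be bounded in $A^p_\beta(B^m)$. If $|z|\le\rho<1$, the sub-mean value property of $|f_k|^p$ on the Euclidean ball of radius $\frac{1-\rho}2$ about $z$, where the weight is bounded below, gives $|f_k(z)|^p\le C_\rho\|f_k\|^p_{A^p_\beta}$. So $(f_k)$ is a normal family, and a subsequence, still denoted $f_k$, converges locally uniformly to a holomorphic $f$. By Fatou $f\in A^p_\beta$, and $\|f_k-f\|_{A^p_\beta}$ stays bounded since $|a+b|^p\le2^p(|a|^p+|b|^p)$. Now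
$$\int_{|z|>\rho}|f_k-f|^p(1-|z|^2)^{\beta'}dV\le(1-\rho^2)^{\beta'-\beta}\|f_k-f\|^p_{A^p_\beta},$$
which is small uniformly in $k$ when $\rho$ is near $1$. For fixed $\rho$, the integral over $|z|\le\rho$ tends to $0$ by uniform convergence. So $f_k\to f$ in $A^p_{\beta'}$. $\square$

## 10. The product map and Theorem D

Let $g(z)=m^{m/2}z_1\cdots z_m$. By AM–GM, $|g(z)|^2=m^m\prod|z_j|^2\le|z|^{2m}$, so $\varphi=(g,0,\dots,0)$ maps $B^m$ into $B^n$. Equality holds where all $|z_j|$ agree, and on the sphere $|g|=1$ on a torus of real dimension $m$. Moving the moduli off this torus inside the sphere by $\eta$ costs only order $|\eta|^2$, so $m-1$ directions are available at scale $\sqrt\delta$ instead of $\delta$. This is the source of $\frac{m-1}2$.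

By the inclusions of Section 2, unboundedness into $A^p_{\beta_2}$ implies unboundedness into the smaller $A^p_{\beta_1}$ with $\beta_1<\beta_2$. So if $\beta=-1$ is in the range of Theorem D, raise it slightly. We may assume $-1<\beta<\alpha+n-1-\frac{m-1}2$. Below, $c,C>0$ do not depend on $\delta\in(0,1]$.

**Step 1: show that $g$ is close to $1$ on a large set.** The claim is
$$\int_{\{|1-g|<\delta\}}(1-|z|^2)^\beta dV\ge c\,\delta^{\beta+2+\frac{m-1}2}.\tag{13}$$
Write $z_j=m^{-1/2}e^{-\tau-\eta_j+i\theta_j}$ with $\sum_j\eta_j=0$, and impose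
$$\frac\delta{8m}\le\tau<\frac\delta{4m},\qquad|\eta|^2\le\frac\delta{64},\qquad\theta\in(-\pi,\pi)^m,\quad\Big|\sum_j\theta_j\Big|<\frac\delta4 .$$
We check three things: such $z$ lie in the set, $1-|z|^2$ is comparable to $\delta$, and the set of such $z$ is large.

First, $g(z)=e^\omega$ with $\omega=-m\tau+i\sum\theta_j$ and $|\omega|<\frac\delta4+\frac\delta4=\frac\delta2$. For $|\omega|\le1$ we have $|e^\omega-1|\le e^{|\omega|}-1\le(e-1)|\omega|\le2|\omega|$, so $|1-g|<\delta$.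

Second, we bound $1-|z|^2$. Since $|2\eta_j|\le\frac14$ and $e^y\le1+y+y^2$ for $|y|\le1$, summing with $\sum\eta_j=0$ gives $\frac1m\sum_je^{-2\eta_j}\le1+\frac4m|\eta|^2\le1+\frac\delta{16m}$. Also $e^{-2\tau}\le1-2\tau+2\tau^2\le1-\tau$, as $\tau\le\frac12$. Therefore
$$|z|^2=\frac{e^{-2\tau}}m\sum_je^{-2\eta_j}\le(1-\tau)\Big(1+\frac\delta{16m}\Big)\le1-\tau+\frac\delta{16m}\le1-\frac\tau2 ,$$
because $\frac\delta{16m}\le\frac\tau2$. In the other direction AM–GM gives $|z|^2\ge|g|^{2/m}=e^{-2\tau}\ge1-2\tau$. So $z\in B^m$ and $\frac\delta{16m}\le1-|z|^2\le\frac\delta{2m}$. Whatever the sign of $\beta$, $(1-|z|^2)^\beta\ge c\,\delta^\beta$.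

Third, we measure the parameter set. The interval for $\tau$ has length $\frac\delta{8m}$. The vector $\eta$ ranges over a ball of radius $\frac{\sqrt\delta}8$ in a space of dimension $m-1$, of measure $c\,\delta^{(m-1)/2}$. For $\theta$, take $|\theta_j|<\frac\pi{2m}$ for $j<m$ and let $\theta_m$ range over the interval of length $\frac\delta2$ centered at $-\sum_{j<m}\theta_j$. Then $|\theta_m|<\frac\pi2+\frac\delta4<\pi$, so the measure of the $\theta$-set is at least $c\,\delta$. The parameters determine $z$ injectively. With $t_j=\tau+\eta_j$ we have $dt=\sqrt m\,d\tau\,d\eta$, since $\tau(1,\dots,1)$ is orthogonal to $\eta$ and has length $\sqrt m\,\tau$. In polar coordinates with $|z_j|=m^{-1/2}e^{-t_j}$ the area element of $z_j$ is $|z_j|^2dt_jd\theta_j$. Since $t_j\le\frac14+\frac18<1$, $|z_j|^2\ge\frac{e^{-2}}m$, so the Jacobian is bounded below. The set of such $z$ therefore has volume at least $c\,\delta\cdot\delta^{(m-1)/2}\cdot\delta$, and (13) follows.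

**Step 2: choose functions that peak where $w_1=1$.** Fix $N$ with $Np>q$. For $0<\delta<1$ put $a=1-\delta$ and $f_a(w)=(1-aw_1)^{-N}$. By Rudin, Proposition 1.4.10, for $c'=Np-q>0$,
$$\int_{B^n}\frac{(1-|w|^2)^\alpha}{|1-aw_1|^{n+1+\alpha+c'}}dV(w)\le C(1-a^2)^{-c'}\quad(\alpha>-1),\qquad\int_S\frac{d\sigma(\zeta)}{|1-ar\zeta_1|^{n+c'}}\le C(1-a^2r^2)^{-c'} .$$
Since $1-a^2r^2\ge1-a^2\ge\delta$, this gives $\|f_a\|^p_{A^p_\alpha}\le C\delta^{q-Np}$ for all $\alpha\ge-1$; the second integral serves $\alpha=-1$, where $q=n$.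

**Step 3: compare the two norms.** On $\{|1-g|<\delta\}$ we have $|1-ag|\le|1-g|+\delta|g|\le2\delta$, so $|f_a\circ\varphi|^p\ge(2\delta)^{-Np}$ there. By (13) and Step 2,
$$\frac{\|f_a\circ\varphi\|^p_{A^p_\beta}}{\|f_a\|^p_{A^p_\alpha}}\ge c\,\frac{\delta^{-Np}\,\delta^{\beta+2+\frac{m-1}2}}{\delta^{q-Np}}=c\,\delta^{\beta-(\alpha+n-1)+\frac{m-1}2} .$$
The exponent is negative, so the ratio tends to $\infty$ as $\delta\to0$. This proves Theorem D. $\square$

**Proof of (2).** Let $m=n\ge2$. By the inclusions of Section 2 the set of good $\beta$ is upward closed. Theorem D shows that no $\beta\in[-1,\alpha+\frac{n-1}2)$ is good, so $\beta^*\ge\alpha+\frac{n-1}2$. Theorem A shows that every $\beta>s-1$ is good, so $\beta^*\le s-1=\alpha+n-1-\epsilon^*$. With $E=\alpha+n+\frac12$ and $T=\frac{n^2-1}4$ we have $s=\sqrt{E^2+T}-\frac n2$, and $\sqrt{E^2+T}\le E+\frac T{2E}$. Hence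
$$s-1\le\alpha+n+\frac12-\frac n2-1+\frac{n^2-1}{8E}=\alpha+\frac{n-1}2+\frac{n^2-1}{8\alpha+8n+4} .$$
Subtracting (2) from $\alpha+n-1$ shows that the optimal gain lies between $\frac{n-1}2-\frac{n^2-1}{8\alpha+8n+4}$ and $\frac{n-1}2$, so it tends to $\frac{n-1}2$ as $\alpha\to\infty$. $\square$
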